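# Circular cones maximize the variance of the conic intrinsic volumes

## 1. Cones, projections, and the chi-bar-squared distribution

Throughout, $C\subseteq\mathbb R^d$ is a closed convex cone, $g$ is a standard Gaussian vector in $\mathbb R^d$, and $\Pi_C(x)$ is the point of $C$ nearest to $x$ in Euclidean norm. A closed convex cone is nonempty, so it contains $0$.

We use these textbook facts. For $\lambda\ge 0$ we have $\Pi_C(\lambda x)=\lambda\,\Pi_C(x)$. The map $\Pi_C$ is $1$-Lipschitz. Finally $\Pi_C(x)\cdot(x-\Pi_C(x))=0$, because $s\mapsto\|x-s\,\Pi_C(x)\|^2$ on $[0,\infty)$ is minimal at $s=1$. Hence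
$$x\cdot \Pi_C(x)=\|\Pi_C(x)\|^2,\qquad \|x-\Pi_C(x)\|^2=\|x\|^2-\|\Pi_C(x)\|^2 .$$

**Definition (conic intrinsic volumes).** The *conic intrinsic volumes* $v_0(C),\dots,v_d(C)$ are the nonnegative numbers with $\sum_k v_k(C)=1$ such that
$$\mathrm E\big[f(\|\Pi_C(g)\|^2)\big]=\sum_{k=0}^d v_k(C)\,\mathrm E[f(X_k)],\qquad X_k\sim\chi^2_k,\quad \chi_0^2=\delta_0. \tag{1}$$
So $\|\Pi_C(g)\|^2$ is a mixture of chi-square variables; this mixture is called the chi-bar-squared distribution. We write $V$ for a random variable with $\mathrm P(V=k)=v_k(C)$.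

**Example (subspace).** If $C$ is a $k$-dimensional subspace, then $\|\Pi_C(g)\|^2\sim\chi^2_k$, so $V=k$ always.

**Example (orthant).** If $C=[0,\infty)^d$, then $\|\Pi_C(g)\|^2=\sum_i (g_i)_+^2$. Given that exactly $k$ coordinates are positive, this is $\chi_k^2$. Hence $V$ is binomial with parameters $d$ and $\tfrac12$.

**Example (planar sector).** Let $C\subseteq\mathbb R^2$ be a sector of opening angle $2\alpha$, $0<\alpha\le\pi/2$. With probability $\alpha/\pi$ the vector $g$ lies in $C$, and then $\|\Pi_C(g)\|^2=\|g\|^2\sim\chi_2^2$, since length and direction are independent. With probability $\tfrac12-\alpha/\pi$ it lies in the sector of opening $\pi-2\alpha$ opposite to $C$, where the projection is $0$. What remains is two quarter-planes $\{a e+b n: a,b>0\}$, where $e$ spans a boundary ray and $n$ is its outer normal. There $ae+bn$ projects to $ae$, and $a^2\sim\chi^2_1$. So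
$$v_0=\tfrac12-\tfrac{\alpha}{\pi},\qquad v_1=\tfrac12,\qquad v_2=\tfrac\alpha\pi .$$
For a ray, $\|\Pi_C(g)\|^2=(e\cdot g)_+^2$, which gives $v_0=v_1=\tfrac12$: the same formula with $\alpha=0$.

**Definition (statistical dimension, variance, tails).** We put
$$\delta(C)=\mathrm E V=\sum_k k\,v_k(C),\qquad \mathrm{var}(C)=\sum_k k^2v_k(C)-\delta(C)^2,\qquad t_k(C)=v_k(C)+v_{k+1}(C)+\cdots .$$

**Example (quadrant).** For a quadrant in $\mathbb R^2$ (a sector with $\alpha=\pi/4$), $v=(\tfrac14,\tfrac12,\tfrac14)$. So $\delta=1$, $\mathrm{var}=\tfrac12$, $t_1=\tfrac34$, $t_2=\tfrac14$.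

Three identities translate between these quantities. Since $\mathrm E\chi^2_k=k$ and $\mathrm E(\chi_k^2)^2=k^2+2k$, formula (1) gives
$$\mathrm E\|\Pi_C(g)\|^2=\delta(C),\qquad \mathrm E\|\Pi_C(g)\|^4=\mathrm{var}(C)+\delta(C)^2+2\delta(C). \tag{2}$$
Exchanging sums gives $\sum_{k\ge1}t_k=\delta$ and $\sum_{k\ge1}k\,t_k=\sum_j v_j\,\tfrac{j(j+1)}2=\tfrac12(\mathrm{var}+\delta^2+\delta)$. For the quadrant these read $\tfrac34+\tfrac14=1$ and $\tfrac34+2\cdot\tfrac14=\tfrac54=\tfrac12(\tfrac12+1+1)$.

**Definition (circular cone).** For $0\le\alpha\le\pi/2$ let $\mathrm{Circ}_d(\alpha)=\{x\in\mathbb R^d: x_1\ge\|x\|\cos\alpha\}$.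

**Example.** $\mathrm{Circ}_d(0)$ is a ray and $\mathrm{Circ}_d(\pi/2)$ is a half-space. $\mathrm{Circ}_2(\alpha)$ is a sector of opening $2\alpha$, with $\delta=\tfrac12+\tfrac{2\alpha}\pi$. In $\mathbb R^1$ every $\mathrm{Circ}_1(\alpha)$ is the ray $[0,\infty)$.

## 2. Cones of equal statistical dimension

The statistical dimension is the mean of $V$. Fix it: how spread out can $V$ be? McCoy and Tropp (2014) showed $\mathrm{var}(C)\le 2\min\{\delta(C),d-\delta(C)\}$. The conjecture, stated in an online note on conic intrinsic volumes and chi-bar-squared distributions (http://damelunx.github.io/conivol/articles/conic-intrinsic-volumes.html), says that the circular cone is the extreme case: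
$$\delta(C)=\delta(\mathrm{Circ}_d)\ \Rightarrow\ \mathrm{var}(C)\le\mathrm{var}(\mathrm{Circ}_d), \tag{3}$$
where $\mathrm{Circ}_d$ denotes a circular cone with the same statistical dimension as $C$; the conjecture concerns those $C$ for which one exists. By the identities above, once $\delta$ is fixed, the conclusion of (3) is the same as $\sum_k k\,t_k(C)\le\sum_k k\,t_k(\mathrm{Circ}_d)$, and the same as $\mathrm E\|\Pi_C(g)\|^4\le\mathrm E\|\Pi_{\mathrm{Circ}_d}(g)\|^4$.

The conjecture is true. We shall prove three statements.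

**Theorem 1.** If $C\subseteq\mathbb R^d$ is a closed convex cone and $\delta(C)=\delta(\mathrm{Circ}_d(\alpha))$, then $\mathrm{var}(C)\le\mathrm{var}(\mathrm{Circ}_d(\alpha))$.

**Theorem 2.** Let $d\ge2$.

(a) Every closed convex cone $C\ne\{0\},\mathbb R^d$ has exactly one $\alpha\in[0,\pi/2]$ with $\delta(C)=\delta(\mathrm{Circ}_d(\alpha))$.

For such $C$ and $\alpha$ write $C^*=\mathrm{Circ}_d(\alpha)$, and let $V,V^*$ be the intrinsic volume variables of $C,C^*$.

(b) $\mathrm Ef(\|\Pi_C(g)\|^2)\le\mathrm Ef(\|\Pi_{C^*}(g)\|^2)$ for every continuous convex $f:[0,\infty)\to\mathbb R$.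

(c) $\mathrm Ee^{\lambda V}\le\mathrm Ee^{\lambda V^*}$ for all $\lambda\in\mathbb R$. In particular $v_d(C)\le v_d(C^*)$ and $v_0(C)\le v_0(C^*)$.

(d) Equality $\mathrm{var}(C)=\mathrm{var}(C^*)$ holds if and only if $C$ is a rotation of $C^*$. The same is true for equality in (c) at any single $\lambda\ne0$, and for equality in (b) for any strictly convex $f$ with finite right-hand side.

**Theorem 3.** For $d\ge2$ and every closed convex cone $C\subseteq\mathbb R^d$,
$$\mathrm{var}(C)\le\frac{2(d+1)}{d+3}\cdot\frac{\delta(C)\,(d-\delta(C))}{d}.$$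
This improves $2\min\{\delta,d-\delta\}$. For fixed $\alpha\in(0,\pi/2)$ the ratio $\mathrm{var}/(\delta(d-\delta)/d)$ for $\mathrm{Circ}_d(\alpha)$ tends to $2$ as $d\to\infty$, so the constant is asymptotically optimal.

## 3. The line and the plane by hand

**Dimension one.** The closed convex cones in $\mathbb R$ are $\{0\}$, two rays, and $\mathbb R$, with $\delta=0,\tfrac12,\tfrac12,1$. The circular cones are rays, with $\delta=\tfrac12$. So $\delta(C)=\delta(\mathrm{Circ}_1(\alpha))$ forces $C$ to be a ray, and the variances agree. This proves Theorem 1 for $d=1$.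

**Dimension two.** The closed convex cones in $\mathbb R^2$ are $\{0\}$, rays, sectors of opening in $(0,\pi]$, lines, and $\mathbb R^2$. Rays and sectors are rotations of circular cones, whose $\delta=\tfrac12+\tfrac{2\alpha}\pi$ fills $[\tfrac12,\tfrac32]$. Only the line is left to compare: it has $V=1$, so $\delta=1$ and $\mathrm{var}=0$. Its circular partner has $\alpha=\pi/4$: it is a quadrant, with variance $\tfrac12$. So (3) holds with a wide margin.

We keep "line against quadrant" as the test case for everything that follows.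

## 4. From Gaussian vectors to angular distance on the sphere

*Purpose: strip off the length of $g$, and express $\delta$ and $\mathrm{var}$ through the growth of neighborhoods of $C\cap S$ on the sphere.*

Let $d\ge2$ from now on. Let $S=S^{d-1}$ be the unit sphere, $\sigma$ its uniform probability measure, $\theta\sim\sigma$, and $\mathrm{dist}$ the angular (geodesic) distance. For closed nonempty $A\subseteq S$ put $A_t=\{\theta\in S:\mathrm{dist}(\theta,A)\le t\}$. Let $S(r)$ be the measure of a closed cap of angular radius $r\in[0,\pi]$. It is continuous and strictly increasing from $0$ to $1$. The complement of a cap is the open opposite cap, so $S(\pi-r)=1-S(r)$.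

**Example.** For $d=2$, $S(r)=r/\pi$; for $d=3$, $S(r)=\tfrac12(1-\cos r)$. If $A$ is a cap of radius $r$ and $r+t\le\pi$, then $A_t$ is the concentric cap of radius $r+t$.

Let $C\ne\{0\}$, $K=C\cap S\neq\emptyset$, and $u(\theta)=\|\Pi_C(\theta)\|^2$. Every point of $C$ is $\lambda x$ with $x\in K$, $\lambda\ge0$, and $\|\theta-\lambda x\|^2=1-2\lambda\,\theta\cdot x+\lambda^2$. For fixed $x$ the minimum over $\lambda\ge0$ is $1-\max(0,\theta\cdot x)^2$. Minimizing over the compact set $K$ and comparing with $\|\theta-\Pi_C(\theta)\|^2=1-\|\Pi_C(\theta)\|^2$, we get $\|\Pi_C(\theta)\|=\max(0,\max_{x\in K}\theta\cdot x)$. Since $\max_{x\in K}\theta\cdot x=\cos\mathrm{dist}(\theta,K)$,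
$$u(\theta)=\cos^2\big(\min\{\mathrm{dist}(\theta,K),\pi/2\}\big). \tag{4}$$

Write $g=R\theta$ with $R=\|g\|$ independent of $\theta$. By homogeneity $\|\Pi_C(g)\|^2=R^2X$, where $X=u(\theta)\in[0,1]$ is independent of $R$. As $\mathrm ER^2=d$ and $\mathrm ER^4=d(d+2)$, (2) becomes
$$\delta(C)=d\,\mathrm EX,\qquad \mathrm{var}(C)=d(d+2)\,\mathrm EX^2-2\delta(C)-\delta(C)^2 . \tag{5}$$
So for fixed $\delta$ we have to compare $\mathrm EX^2$ under equal $\mathrm EX$.

Put $F(t)=\sigma(K_t)$ for $0\le t<\pi/2$ and $G(x)=\mathrm P(X\ge x)$. For $0<x\le1$ the angle $\arccos\sqrt x$ is less than $\pi/2$, so by (4) $X\ge x$ holds exactly when $\mathrm{dist}(\theta,K)\le\arccos\sqrt x$: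
$$G(x)=F(\arccos\sqrt x),\qquad 0<x\le1. \tag{6}$$
With $\mathrm EX=\int_0^1G\,dx$, $\mathrm EX^2=\int_0^12x\,G\,dx$ and the substitution $x=\cos^2t$,
$$\mathrm EX=\int_0^{\pi/2}F(t)\sin2t\,dt,\qquad \mathrm EX^2=\int_0^{\pi/2}2\cos^2t\,F(t)\sin2t\,dt. \tag{7}$$
For $C^*=\mathrm{Circ}_d(\alpha)$ we write $K^*,X^*,F^*,G^*$. Here $K^*$ is a cap of radius $\alpha$, so
$$F^*(t)=S(\alpha+t),\qquad 0\le t<\pi/2. \tag{8}$$
Rotating $C$ changes none of these quantities.

**Example (octant against circular cone in $\mathbb R^3$).** The octant has $V$ binomial$(3,\tfrac12)$, so $\delta=\tfrac32$ and $\mathrm{var}=\tfrac34$. For $\mathrm{Circ}_3(\alpha)$, $F^*(t)=\tfrac12(1-\cos\alpha\cos t+\sin\alpha\sin t)$. Since $\int_0^{\pi/2}\cos t\sin2t\,dt=\int_0^{\pi/2}\sin t\sin2t\,dt=\tfrac23$, (7) gives $\delta=3\,\mathrm EX^*=\tfrac32+\sin\alpha-\cos\alpha$. This equals $\tfrac32$ at $\alpha=\pi/4$. Next, $\int_0^{\pi/2}4\cos^3t\sin t\,dt=1$, $\int_0^{\pi/2}4\cos^4t\sin t\,dt=\tfrac45$ and $\int_0^{\pi/2}4\cos^3t\sin^2t\,dt=4(\tfrac13-\tfrac15)=\tfrac8{15}$.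 So at $\alpha=\pi/4$
$$\mathrm E(X^*)^2=\tfrac12\Big(1-\tfrac{\sqrt2}2\big(\tfrac45-\tfrac8{15}\big)\Big)=\tfrac12-\tfrac{\sqrt2}{15},\qquad \mathrm{var}=15\,\mathrm E(X^*)^2-3-\tfrac94=\tfrac94-\sqrt2\approx0.836 .$$
Indeed $0.75\le0.836$.

## 5. Spherical isoperimetry at equal volume, and where it stops

By (8) we are comparing the growth of neighborhoods of $K$ with that of a cap. There is a classical tool for this.

**Lévy–Schmidt isoperimetric inequality** (E. Schmidt 1948; Figiel–Lindenstrauss–Milman, Acta Math. 139 (1977), Thm 2.1)**.** If $\emptyset\ne A\subseteq S$ is closed and $\sigma(A)=S(r)$, then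
$$\sigma(A_\varepsilon)\ge S(\min(r+\varepsilon,\pi)),\qquad \varepsilon\ge0. \tag{9}$$

Two cases are easy. If $\sigma(A)=0$, then $r=0$ and $A_\varepsilon$ contains a cap of radius $\varepsilon$ (all of $S$ if $\varepsilon\ge\pi$). If $d=2$ and $A_\varepsilon\ne S^1$, then some point is farther than $\varepsilon$ from $A$, so $S^1\setminus A$ has a component arc longer than $2\varepsilon$. The set $A_\varepsilon$ covers length $\varepsilon$ at each end of that arc, so $\sigma(A_\varepsilon)\ge\sigma(A)+\varepsilon/\pi=S(r+\varepsilon)$. In general we cite (9).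

The natural first attempt is to apply (9) to $A=K$. Let $\sigma(K)=S(r)$. Then $F(t)\ge S(r+t)$ for all $t$, and by (7) $\delta(C)\ge\delta(\mathrm{Circ}_d(r))$. This compares $C$ with the circular cone of the same *volume*. But our partner $C^*$ has the same *statistical dimension*, a different radius $\alpha$ in general. In the test case, $K$ is a pair of antipodal points of $S^1$, so $r=0$. We learn $F(t)\ge t/\pi$, which says nothing about $F^*(t)=\tfrac14+t/\pi$.

No pointwise inequality between $F$ and $F^*$ can help here. By (5) and (7), equal statistical dimension means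
$$\int_0^{\pi/2}(F-F^*)\sin2t\,dt=0,$$
so if $F\ge F^*$ throughout, or $F\le F^*$ throughout, then $F=F^*$ almost everywhere. In every interesting case $F-F^*$ changes sign. In the test case $F(t)=2t/\pi$, and $F-F^*=t/\pi-\tfrac14$ is negative before $t=\pi/4$ and positive after. What we need is information about *how* the sign changes.

## 6. Restarting isoperimetry at every level: a single crossing

Nothing in (9) requires $A$ to come from a cone. So we may apply it to $A=K_t$ for any $t$, not just to $K$. Once $F$ has caught up with $F^*$, the set $K_t$ is at least as large as the cap $K^*_t$, and from then on it grows at least as fast.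

**Lemma 4.** Let $d\ge2$, $C\ne\{0\}$, $C^*=\mathrm{Circ}_d(\alpha)$. If $F(t)\ge F^*(t)$ for some $t\in[0,\pi/2)$, then $F(s)\ge F^*(s)$ for all $s\in[t,\pi/2)$.

**Proof.** Choose $r\in[0,\pi]$ with $S(r)=F(t)=\sigma(K_t)$. By (8), $S(r)\ge S(\alpha+t)$, so $r\ge\alpha+t$. By the triangle inequality $(K_t)_{s-t}\subseteq K_s$. Apply (9) to the closed set $K_t$ with $\varepsilon=s-t$, and use $\alpha+s<\pi$:
$$F(s)\ge\sigma\big((K_t)_{s-t}\big)\ge S(\min(r+s-t,\pi))\ge S(\alpha+s)=F^*(s).\qquad\square$$

**Translation to $G$.** Let $t_0$ be the infimum of the $t\in[0,\pi/2)$ with $F(t)\ge F^*(t)$, or $\pi/2$ if there are none. Then $F<F^*$ on $[0,t_0)$, and by Lemma 4 $F\ge F^*$ on $(t_0,\pi/2)$. Put $x_0=\cos^2t_0\in[0,1]$. Since $x\mapsto\arccos\sqrt x$ is decreasing, (6) gives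
$$G\ge G^*\ \text{on }(0,x_0),\qquad G\le G^*\ \text{on }(x_0,1]. \tag{10}$$
In the test case $x_0=\tfrac12$.

**Proof of Theorem 1.** The case $d=1$ is in Section 3. Let $d\ge2$. By (4), $X^*>0$ with positive probability, so $\delta(C)=\delta(C^*)>0$ and $C\ne\{0\}$. By (5), $\int_0^1G\,dx=\mathrm EX=\mathrm EX^*=\int_0^1G^*\,dx$, so we may subtract the constant $x_0$ for free:
$$\mathrm EX^2-\mathrm E(X^*)^2=\int_0^12x\,(G-G^*)\,dx=\int_0^12(x-x_0)(G-G^*)\,dx\le0. \tag{11}$$
The last integrand is $\le0$ at every $x\in(0,1)$: by (10) its two factors never have the same strict sign. With (5) and equal $\delta$, $\mathrm{var}(C)\le\mathrm{var}(C^*)$. $\blacksquare$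

## 7. Convex test functions and exponential moments: Theorem 2 (a)–(c)

**Step (a): existence and uniqueness of $\alpha$.** By (5), (7), (8), $\delta(\mathrm{Circ}_d(\alpha))=d\int_0^{\pi/2}S(\alpha+t)\sin2t\,dt$. This is continuous in $\alpha$ and strictly increasing, because $S$ is. At $\alpha=0$ it is $\mathrm E(g_1)_+^2=\tfrac12$; at $\alpha=\pi/2$ it is $\mathrm E\big[(g_1)_+^2+g_2^2+\dots+g_d^2\big]=d-\tfrac12$. A closed convex cone $C\ne\{0\},\mathbb R^d$ contains a ray and, by separation from a point outside it, lies in a closed half-space. The formula $\|\Pi_C(\theta)\|=\max(0,\max_{x\in K}\theta\cdot x)$ shows that $\|\Pi_C(\theta)\|$, hence $\delta$, is monotone in $C$. So $\tfrac12\le\delta(C)\le d-\tfrac12$, and the intermediate value theorem gives exactly one $\alpha$.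

**Step (b): from squares to all convex functions.** *The argument for (11) only used that $2x$ is nondecreasing.* Let $h$ be continuous and convex on $[0,1]$. Then $h$ is absolutely continuous, with nondecreasing right derivative $h'$ on $(0,1)$, integrable there. From $h(X)=h(0)+\int_0^1h'(x)\mathbf 1_{\{x\le X\}}\,dx$ and Fubini, $\mathrm Eh(X)=h(0)+\int_0^1h'G\,dx$. If $x_0\in(0,1)$, then since $\int_0^1(G-G^*)\,dx=0$,
$$\mathrm Eh(X)-\mathrm Eh(X^*)=\int_0^1h'(x)(G-G^*)\,dx=\int_0^1\big(h'(x)-h'(x_0)\big)(G-G^*)\,dx\le0, \tag{12}$$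
again by (10). If $x_0\in\{0,1\}$, then $G-G^*$ has constant sign and integral $0$, so $G=G^*$ a.e. and $\mathrm Eh(X)=\mathrm Eh(X^*)$.

Now let $f$ be continuous and convex on $[0,\infty)$. For each fixed value $\rho>0$ of $R^2$, apply this to $h(x)=f(\rho x)$, and average over $R$, which is independent of $X$ (respectively of $X^*$). The averaging is legitimate: $f$ has an affine minorant $\ell$ (a supporting line at an interior point), $\ell(R^2X)$ is integrable, and Tonelli applies to $f-\ell\ge0$. So the expectations exist in $(-\infty,\infty]$, and (b) follows.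

**Step (c): exponential functions.** Take $f(x)=e^{sx}$ with $s<\tfrac12$. Since $\mathrm Ee^{s\chi_k^2}=(1-2s)^{-k/2}$, (1) turns (b) into
$$\mathrm Ez^V\le\mathrm Ez^{V^*},\qquad z=(1-2s)^{-1/2},$$
and $z$ ranges over all of $(0,\infty)$ as $s$ ranges over $(-\infty,\tfrac12)$. With $z=e^\lambda$ this is (c). Letting $z\to0$ gives $v_0(C)\le v_0(C^*)$. Dividing by $z^d$ and letting $z\to\infty$ gives $v_d(C)\le v_d(C^*)$. $\blacksquare$

## 8. Equality forces two measures: the cone and its polar

We turn to Theorem 2 (d). If $C=QC^*$ with $Q$ orthogonal, then $\Pi_C(g)=Q\,\Pi_{C^*}(Q^{T}g)$ and $Q^Tg$ has the law of $g$, so all equalities hold. The converse occupies this section and the next two.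

**Step 1: each equality gives $F=F^*$.** *Purpose: reduce all listed equalities to one.* First we show $G=G^*$ a.e. If the variances agree, the integral in (11) of a nonpositive function vanishes, so $(x-x_0)(G-G^*)=0$ a.e. Next let $f$ be continuous and strictly convex with equality in (b) and finite right-hand side. Both sides are finite, and for every value of $R$ the conditional difference is $\le0$, so it is $0$ for a.e. value of $R$. Fix such a value $R>0$. If $x_0\in\{0,1\}$, we already know $G=G^*$ a.e. Otherwise $h(x)=f(R^2x)$ has strictly increasing $h'$, and equality in (12) gives $G=G^*$ a.e. Equality in (c) at $\lambda\ne0$ is equality in (b) for $e^{sx}$ with $s\neq0$, which is strictly convex with finite expectation.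

By (6), $F=F^*$ a.e. on $(0,\pi/2)$. Since $K_t=\bigcap_{s>t}K_s$, $F$ is right-continuous, and $F^*$ is continuous. So $F=F^*$ on all of $[0,\pi/2)$.

**Definition (polar on the sphere).** For closed $L\subseteq S$ put $L^\circ=\{y\in S:x\cdot y\le0\text{ for all }x\in L\}$.

**Example.** If $L$ is the cap of radius $\alpha\le\pi/2$ about $e$, then $L^\circ$ is the set of points at distance at least $\pi/2$ from $L$, which is the cap of radius $\tfrac\pi2-\alpha$ about $-e$.

**Step 2: the two measures.** *Purpose: extract from $F=F^*$ the only numbers we shall use later.* By (4), $K^\circ=\{X=0\}$, and $\{X>0\}=\bigcup_{t<\pi/2}K_t$. So $\sigma(K^\circ)=1-\lim_{t\uparrow\pi/2}F(t)$, and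
$$\sigma(K)=S(\alpha),\qquad \sigma(K^\circ)=1-S(\alpha+\tfrac\pi2)=S(\tfrac\pi2-\alpha). \tag{13}$$

**Step 3: the degenerate cases.**

- $\alpha=0$. Here $\sigma(K_t)=S(t)$ for all $t\in[0,\pi/2)$. If $K$ had two distinct points at distance $D$, then for $0<t<\min(D/2,\pi/2)$ the two disjoint caps of radius $t$ would give $\sigma(K_t)\ge2S(t)>S(t)$. So $K$ is a point and $C$ is a ray.
- $\alpha=\pi/2$. $C\ne\mathbb R^d$ lies in a closed half-space $H$, and $\sigma(K)=\tfrac12=\sigma(H\cap S)$. The set $(H\cap S)\setminus K$ is relatively open in $H\cap S$, which is the closure of its interior. If it were nonempty, it would contain a nonempty open subset of $S$, which has positive measure. So $K=H\cap S$ and $C=H$.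
- $d=2$, $0<\alpha<\pi/2$. Here $0<\sigma(K)=\alpha/\pi<\tfrac12$. By the list in Section 3, $C$ is a sector, and its opening is $2\alpha$. So it is a rotation of $\mathrm{Circ}_2(\alpha)$.

There remains the case $d\ge3$, $0<\alpha<\pi/2$. By (13), $\sigma(K)>0$, so $C$ does not lie in a hyperplane and has nonempty interior; and $\sigma(K)<1$, so $C\ne\mathbb R^d$.

We know that $K$ is extremal in (9), with the radius, at every $\varepsilon<\pi/2$. But (9) as cited comes without a description of its equality cases, so we must produce the rigidity ourselves. The plan is to rearrange $K$ across a hyperplane in a way that preserves $\sigma(K)$ and does not decrease $\sigma(K^\circ)$. The *inequality* (9) then forces the rearranged set to be convex again, for every hyperplane. That is a very strong condition on the boundary of $C$.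

## 9. Polarization keeps an extremal cone convex

**Definition (polarization).** Let $w$ be a unit vector, $\rho$ the reflection in $w^\perp$, so $\rho z=z-2(w\cdot z)w$, and $H_\pm=\{x\in S:\pm w\cdot x\ge0\}$. Put
$$K^H=\big[(K\cup\rho K)\cap H_+\big]\cup\big[(K\cap\rho K)\cap H_-\big]. \tag{14}$$
In each mirror pair $\{z,\rho z\}$ of which exactly one point lies in $K$, that point is placed on the $H_+$ side.

**Example.** On $S^1$, let $\rho$ send the angle $\psi$ to $-\psi$, with $H_+$ the upper half. The arc $K=[-60^\circ,30^\circ]$ has $K\cup\rho K=[-60^\circ,60^\circ]$ and $K\cap\rho K=[-30^\circ,30^\circ]$, so $K^H=[-30^\circ,60^\circ]$, again an arc. But the trace $K=\{30^\circ,210^\circ\}$ of a line has $\rho K=\{-30^\circ,150^\circ\}$, and $K^H=\{30^\circ,150^\circ\}$. The cone over this set is two rays, which is not convex. So polarization does not preserve convexity in general, and extremality must be used.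

**Step 4: polarization preserves $\sigma(K)$ and does not decrease $\sigma(K^\circ)$.** The set $K^H$ is closed. Since $K\cap\rho K$ is $\rho$-invariant, $\rho H_-=H_+$, and $w^\perp\cap S$ is a null set,
$$\sigma(K^H)=\sigma\big((K\cup\rho K)\cap H_+\big)+\sigma\big((K\cap\rho K)\cap H_+\big)=\sigma(K\cap H_+)+\sigma(\rho K\cap H_+)=\sigma(K\cap H_+)+\sigma(K\cap H_-)=\sigma(K).$$

For the polar we claim
$$(K^H)^\circ\supseteq\big[(K^\circ\cap\rho K^\circ)\cap H_+\big]\cup\big[(K^\circ\cup\rho K^\circ)\cap H_-\big]. \tag{15}$$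
The right side is the polarization of $K^\circ$ with $-w$ in place of $w$, so by the same computation its measure is $\sigma(K^\circ)$. Hence (15) gives $\sigma((K^H)^\circ)\ge\sigma(K^\circ)$.

To prove (15), let $y$ be in the right side and $x\in K^H$; we show $x\cdot y\le0$. Recall that $\rho$ preserves inner products, so points of $\rho K$ and $\rho K^\circ$ have inner product $\le0$.

If $y\in K^\circ\cap\rho K^\circ$, then $x\in K\cup\rho K$ gives $x\cdot y\le0$.

Otherwise $y\in(K^\circ\cup\rho K^\circ)\cap H_-$. If $x\in K\cap\rho K$, again $x\cdot y\le0$. If not, $x\in(K\cup\rho K)\cap H_+$. When $x\in K,\ y\in K^\circ$ or $x\in\rho K,\ y\in\rho K^\circ$, we are done. In the mixed cases ($x\in K$, $y\in\rho K^\circ$, or $x\in\rho K$, $y\in K^\circ$) we have $x\cdot\rho y\le0$, and since $w\cdot x\ge0\ge w\cdot y$,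
$$x\cdot y=x\cdot\rho y+2(w\cdot x)(w\cdot y)\le x\cdot\rho y\le0 .$$
This proves (15).

**Step 5: $K^H$ is the trace of a convex cone.** *Purpose: squeeze the convex hull of $K^H$ between the two measures in (13).* Let $C'$ be the smallest closed convex cone containing $K^H$, and $K'=C'\cap S$. A linear inequality $x\cdot y\le0$ valid on $K^H$ is valid on $C'$, so $K'^\circ=(K^H)^\circ$. By Step 4 and (13), $\sigma(K'^\circ)\ge\sigma(K^\circ)=S(\tfrac\pi2-\alpha)>0$. In particular $C'\ne\mathbb R^d$, so $C'$ lies in a closed half-space, and $\sigma(K')=S(r')$ with $r'\le\pi/2$. Also $\sigma(K')\ge\sigma(K^H)=S(\alpha)$, so $r'\ge\alpha$.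

Points of $K'^\circ$ have distance at least $\pi/2$ from $K'$. So for every $t<\pi/2$ the sets $K'^\circ$ and $K'_t$ are disjoint, and (9) gives $\sigma(K'^\circ)\le1-\sigma(K'_t)\le1-S(r'+t)$. Letting $t\uparrow\pi/2$,
$$S(\tfrac\pi2-\alpha)=\sigma(K^\circ)\le\sigma(K'^\circ)\le1-S(r'+\tfrac\pi2)=S(\tfrac\pi2-r').$$
So $r'\le\alpha$. Hence $r'=\alpha$, $\sigma(K')=\sigma(K^H)$, and $\sigma(K'\setminus K^H)=0$.

It remains to upgrade "up to a null set" to equality. Since $\sigma(K')>0$, $C'$ has an interior point $q$. For $x\in K'$ and small $s>0$ the point $(1-s)x+sq$ is nonzero and interior to $C'$. Its normalization is interior to $K'$ in $S$ and tends to $x$ as $s\to0$. So $K'$ is the closure of its interior in $S$. As $K^H$ is closed, $K'\setminus K^H=K'\cap O$ with $O$ open in $S$. If this is nonempty, then $O$ meets the interior of $K'$, and $K'\setminus K^H$ contains a nonempty open subset of $S$, of positive measure: a contradiction. So $K^H=K'$.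

Therefore, for **every** unit vector $w$, the cone over $K^H$, namely
$$C^H=\big[(C\cup\rho C)\cap\{w\cdot z\ge0\}\big]\cup\big[(C\cap\rho C)\cap\{w\cdot z\le0\}\big], \tag{16}$$
is convex.

## 10. Convexity of all polarizations forces a spherical cap

Why should (16) determine $C$? Near a boundary point with $w\cdot z>0$, the convex set $C^H$ is a *union* $C\cup\rho C$. If the boundaries of $C$ and $\rho C$ cross there at an angle, the union has a reentrant corner. So they must be tangent. This links the normals of $C$ at any two boundary points.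

**Definition (regular points).** Let $\partial K$ be the boundary of $K$ in $S$; it equals $S\cap\partial C$. An outer unit normal of $C$ at $x\in\partial C$ is a unit vector $n$ with $n\cdot(z-x)\le0$ for all $z\in C$. Taking $z=0$ and $z=2x$ shows $n\cdot x=0$, so $n\cdot z\le0$ for all $z\in C$. Let $\mathrm{Reg}$ be the set of $x\in\partial K$ with exactly one outer unit normal, called $n_x$.

**Example (octant).** For $C=[0,\infty)^3$, the point $e_1$ has the normals $-e_2$ and $-e_3$, so it is not regular. Every point of $\partial K$ with exactly one zero coordinate $x_i$ is regular, with $n_x=-e_i$.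

**Example (circular cone).** Let $0<\alpha<\pi/2$. For the cap of radius $\alpha$ about $e$, a boundary point is $x=\cos\alpha\,e+\sin\alpha\,\nu$ with $\nu\perp e$ a unit vector, and $n_x=-\sin\alpha\,e+\cos\alpha\,\nu$. Then $n_x-\cot\alpha\;x=-e/\sin\alpha$ does not depend on $x$. We shall show that a relation "$n_x+cx$ is constant" holds for our $C$.

**Step 6: three facts about regular points.**

*Inward directions.* If $x\in\mathrm{Reg}$ and $n_x\cdot v<0$, then $x+sv\in C$ for all small $s>0$. If $x+s_0v\in C$ for one $s_0>0$, convexity gives all $s\le s_0$. Otherwise the convex sets $\{x+sv:s>0\}$ and $C$ are disjoint, and a hyperplane separates them: there is a unit vector $m$ with $m\cdot z\le m\cdot(x+sv)$ for all $z\in C$, $s>0$. Letting $s\to0$, $m$ is an outer normal at $x$, so $m=n_x$. Taking $z=x$ gives $n_x\cdot v\ge0$, a contradiction.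

*Density.* $\mathrm{Reg}$ is dense in $\partial K$. Let $x\in\partial K$, and let $q$ be an interior point of $C$ close to $x$. The largest ball about $q$ contained in $C$ touches $\partial C$ at a point $x'$ with $\|x'-q\|\le\|x-q\|$, so $\|x'-x\|\le2\|x-q\|$. An outer normal of $C$ at $x'$ is also an outer normal of the ball at $x'$, and the ball has only one. So $C$ has a unique outer unit normal at $x'$. For $\lambda>0$ the normals at $\lambda x'$ are the same as at $x'$, since they are the unit vectors $n$ with $n\cdot x'=0$ and $n\cdot z\le0$ on $C$. So $x'/\|x'\|\in\mathrm{Reg}$, and it tends to $x$ as $q\to x$.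

*Infinitude.* The open sets $\mathrm{int}\,K$ and $S\setminus K$ are nonempty, disjoint, and have union $S\setminus\partial K$. As $d\ge3$, removing finitely many points from $S$ leaves a connected set, so $\partial K$ is infinite. A dense subset of it is infinite too.

**Step 7: the normals at two regular points are mirror images.** Let $x\ne y$ be in $\mathrm{Reg}$, $w=(x-y)/\|x-y\|$, and $\rho$ the reflection in $w^\perp$. As $\|x\|=\|y\|$, $\rho y=x$, and $w\cdot x=(1-x\cdot y)/\|x-y\|>0$. On the open half-space $\{w\cdot z>0\}$, which contains a neighborhood of $x$, (16) says $C^H=C\cup\rho C$. The point $x=\rho y$ is a regular boundary point of $\rho C$, with normal $n'=\rho n_y$.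

*Claim: $n'=\pm n_x$.* Suppose not. Then $n_x,n'$ are linearly independent, and there are $v_1,v_2$ with
$$(n_x\cdot v_1,\;n'\cdot v_1)=(-1,3),\qquad (n_x\cdot v_2,\;n'\cdot v_2)=(3,-1).$$
By the inward-direction fact for $C$ and for $\rho C$, $x+sv_1\in C$ and $x+sv_2\in\rho C$ for small $s>0$. Both points are in $C^H$, so by convexity their midpoint $x+\tfrac s2(v_1+v_2)$ is in $C^H$, hence in $C\cup\rho C$ for small $s$. But its inner products with $n_x$ and with $n'$ both equal $\tfrac s2(3-1)=s>0$, while $C\subseteq\{n_x\cdot z\le0\}$ and $\rho C\subseteq\{n'\cdot z\le0\}$. This is a contradiction.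

*Claim: $n'=n_x$.* Suppose $\rho n_y=-n_x$. The inner product with $w$ gives $-w\cdot n_y=-w\cdot n_x$, so $w\cdot n_y=w\cdot n_x$. On the other hand $n_x\cdot(x-y)=-n_x\cdot y\ge0$ and $n_y\cdot(x-y)=n_y\cdot x\le0$. So both inner products with $w$ are $0$. Then $\rho n_y=n_y$, so $n_x=-n_y$ and $C\subseteq\{n_x\cdot z\le0\}\cap\{n_y\cdot z\le0\}=n_x^\perp$. This contradicts that $C$ has interior.

So $n_x=\rho n_y=n_y-2(w\cdot n_y)w$. Since $w$ is parallel to $y-x$,
$$n_x-n_y=c_{xy}\,(y-x)\qquad\text{for all distinct }x,y\in\mathrm{Reg}, \tag{17}$$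
with a real number $c_{xy}=c_{yx}$.

**Step 8: the constant does not depend on the pair.** Let $x,y,z\in\mathrm{Reg}$ be distinct. Adding (17) for $(x,y)$ and $(y,z)$ and comparing with $(x,z)$,
$$c_{xy}(y-x)+c_{yz}(z-y)=c_{xz}\big((y-x)+(z-y)\big).$$
A line meets a sphere in at most two points, so $y-x$ and $z-y$ are linearly independent and $c_{xy}=c_{yz}=c_{xz}$. Thus two pairs sharing a point have the same constant, and disjoint pairs $\{x,y\},\{x',y'\}$ are linked by $c_{xy}=c_{yx'}=c_{x'y'}$. So $c_{xy}=c$ for all pairs, and (17) says that $p:=n_x+cx$ is independent of $x\in\mathrm{Reg}$.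

**Step 9: $K$ is a cap.** Since $n_x\perp x$ are unit vectors, $\|p\|^2=1+c^2$ and $p\cdot x=c$ for all $x\in\mathrm{Reg}$. By density $\partial K\subseteq E:=\{z\in S:p\cdot z=c\}$, where $|c|<\|p\|$. So $S\setminus E$ consists of two nonempty connected open caps. Each is contained in $\mathrm{int}\,K$ or in $S\setminus K$, because these disjoint open sets cover $S\setminus\partial K\supseteq S\setminus E$. Both $\mathrm{int}\,K$ and $S\setminus K$ are nonempty and open while $E$ has empty interior, so each meets one of the caps. Hence one cap, $U_1$, lies in $\mathrm{int}\,K$ and the other, $U_2$, in $S\setminus K$. As $K$ is closed,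
$$\overline{U_1}\subseteq K\subseteq S\setminus U_2=U_1\cup E=\overline{U_1}.$$
So $K$ is a closed cap. Its measure is $S(\alpha)$, so its radius is $\alpha$, and $C$ is a rotation of $\mathrm{Circ}_d(\alpha)$. This completes the proof of Theorem 2 (d). $\blacksquare$

## 11. An explicit variance bound from the Poincaré inequality

**Proof of the bound in Theorem 3.** If $C=\{0\}$ or $C=\mathbb R^d$, then $V$ is constant and both sides are $0$. Otherwise put $m=\mathrm EX=\delta(C)/d$.

**Step 10: the gradient of $u$.** *Purpose: show that $\|\nabla u\|^2$ is a function of $u$ alone.* Let $p(x)=\|\Pi_C(x)\|^2=\|x\|^2-\|x-\Pi_C(x)\|^2=\max_{z\in C}\,(2x\cdot z-\|z\|^2)$, with the maximum at $z=\Pi_C(x)$. Using $z=\Pi_C(x)$ as a competitor at $x+h$, and $z=\Pi_C(x+h)$ as a competitor at $x$,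
$$2h\cdot\Pi_C(x)\le p(x+h)-p(x)\le2h\cdot\Pi_C(x+h).$$
The two bounds differ by at most $2\|h\|^2$, as $\Pi_C$ is $1$-Lipschitz. So $p$ is $C^1$ with gradient $2\Pi_C$. The spherical gradient of $u=p|_S$ at $\theta$ is the tangential part of $2\Pi_C(\theta)$. As $\theta\cdot\Pi_C(\theta)=\|\Pi_C(\theta)\|^2=u$, it is $2(\Pi_C(\theta)-u\theta)$, with squared norm $4(u-2u^2+u^2)=4(u-u^2)$.

**Step 11: Poincaré.** The Poincaré inequality on $S^{d-1}$, with spectral gap $d-1$, gives
$$(d-1)\,\mathrm{Var}X\le4\,\mathrm E(X-X^2)=4m(1-m)-4\,\mathrm{Var}X,\qquad\text{so}\qquad \mathrm{Var}X\le\frac{4m(1-m)}{d+3}.$$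
Inserting $\mathrm EX^2=\mathrm{Var}X+m^2$ and $\delta=dm$ in (5),
$$\mathrm{var}(C)=d(d+2)\,\mathrm{Var}X-2dm(1-m)\le dm(1-m)\Big(\frac{4(d+2)}{d+3}-2\Big)=\frac{2(d+1)}{d+3}\,dm(1-m), \tag{18}$$
and $dm(1-m)=\delta(d-\delta)/d$. This improves $2\min\{\delta,d-\delta\}$, since $\tfrac{d+1}{d+3}<1$ and $\delta(d-\delta)/d\le\min\{\delta,d-\delta\}$.

The bound need not be attained by circular cones, so it does not replace Theorem 1. For a ray in $\mathbb R^2$, $\delta=\tfrac12$ and $\mathrm{var}=\tfrac14$, while the bound is $\tfrac65\cdot\tfrac12\cdot\tfrac32\cdot\tfrac12=0.45$.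

**Step 12: asymptotic optimality.** *Purpose: compute the limit of $\mathrm{var}/d$ for a fixed angle.* Fix $\alpha\in(0,\pi/2)$ and let $\beta$ be the angle between $\theta$ and $e_1$, so $\cos\beta=\theta_1$. The distance from $\theta$ to $K^*$ is $\max(0,\beta-\alpha)$, so by (4) $X^*=\varphi(\beta)$ with
$$\varphi(\beta)=\cos^2\big(\min\{\max(0,\beta-\alpha),\tfrac\pi2\}\big).$$
This function is $1$-Lipschitz and does not depend on $d$. Near $\beta=\pi/2$ it equals $\cos^2(\beta-\alpha)$, so $\varphi(\tfrac\pi2)=\sin^2\alpha$ and $\varphi'(\tfrac\pi2)=-\sin(\pi-2\alpha)=-\sin2\alpha$.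

Realize $\theta_1=g_1/R$. As $R/\sqrt d\to1$ in probability, $\sqrt d\,\theta_1\to N(0,1)$ in law. Since $\beta-\tfrac\pi2=-\arcsin\theta_1$ and $\theta_1\to0$ in probability, also $\sqrt d(\beta-\tfrac\pi2)\to N(0,1)$ in law. The expansion $\varphi(\beta)=\sin^2\alpha-\sin2\alpha\,(\beta-\tfrac\pi2)+o(|\beta-\tfrac\pi2|)$ then gives
$$\sqrt d\,(X^*-\sin^2\alpha)\to N(0,\sin^22\alpha)\quad\text{in law}.$$
Fourth moments stay bounded: $|\sqrt d(X^*-\sin^2\alpha)|\le\sqrt d\,|\beta-\tfrac\pi2|\le\tfrac\pi2\sqrt d\,|\theta_1|$, and $3=\mathrm Eg_1^4=\mathrm ER^4\,\mathrm E\theta_1^4$ gives $\mathrm E(\sqrt d\,\theta_1)^4=\tfrac{3d}{d+2}$. So first and second moments converge to those of the limit. Hence $d\,\mathrm{Var}X^*\to\sin^22\alpha=4\sin^2\alpha\cos^2\alpha$ and $m\to\sin^2\alpha$. By the identity in (18),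
$$\frac{\mathrm{var}(\mathrm{Circ}_d(\alpha))}d=(d+2)\,\mathrm{Var}X^*-2m(1-m)\to4\sin^2\alpha\cos^2\alpha-2\sin^2\alpha\cos^2\alpha=2\sin^2\alpha\cos^2\alpha,$$
while $\delta(d-\delta)/d^2=m(1-m)\to\sin^2\alpha\cos^2\alpha$. The ratio $\mathrm{var}/(\delta(d-\delta)/d)$ tends to $2$, which is also the limit of $\tfrac{2(d+1)}{d+3}$. $\blacksquare$
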